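# Summable fillings of loops and word hyperbolicity

## Fillings in the square grid and in a tree

Let $X$ be the tiling of the plane by unit squares. Its vertices are the points of $\mathbb Z^2$. Orient horizontal edges to the right, vertical edges upward, and squares counterclockwise. Let $\gamma_n$ be the closed path that runs once around $[0,n]^2$; it has length $4n$. The sum of the $n^2$ squares inside is a 2-chain whose boundary is $\gamma_n$.

Suppose we allow infinite chains $c=\sum_\tau c_\tau\tau$ with real coefficients, subject only to $|c|_1=\sum_\tau|c_\tau|<\infty$. Can we fill $\gamma_n$ more cheaply? The difference of two fillings is a summable chain $c'$ with $\partial c'=0$. Each edge lies in exactly two squares, which induce opposite orientations on it, so its coefficient in $\partial c'$ is plus or minus the difference of the coefficients of these two squares. Hence adjacent squares have equal coefficients, $c'$ is constant, and a summable constant chain is $0$. So the filling of $\gamma_n$ is unique, and filling a loop of length $4n$ costs exactly $n^2$.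

This quadratic cost lets us build a summable 1-cycle with no summable filling. Let $R_k=[3^k,3^k+2^k]\times[0,2^k]$ for $k\ge1$. These squares are disjoint, since $3^k+2^k<3^{k+1}$. Put
$$z=\sum_{k\ge1}\frac{1}{2^kk^2}\,\partial R_k ,\qquad |z|_1=\sum_{k\ge1}\frac{4\cdot2^k}{2^kk^2}=\sum_{k\ge1}\frac4{k^2}<\infty .$$
Let $c_0$ be the chain with coefficient $2^{-k}k^{-2}$ on each of the $4^k$ unit squares of $R_k$ and $0$ elsewhere. It is not summable, since $\sum_k4^k2^{-k}k^{-2}=\infty$, but $\partial c_0=z$ holds edge by edge. If $c$ were summable with $\partial c=z$, the edge-by-edge argument above would show that $c-c_0$ is constant. The constant is $0$: there are infinitely many squares where $c_0$ vanishes, and the coefficients of $c$ tend to $0$ along them. So $c=c_0$, which is not summable. Hence $z$ has no summable filling.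

Now let $X$ be a locally finite tree, with no 2-cells. Let $z=\sum a_ee$ be a summable 1-cycle and fix an edge $e$. Removing the interior of $e$ leaves two subtrees. Let $T'$ be the one containing the end $e^+$, and let $z'$ be the part of $z$ on edges of $T'$. Reading $\partial z=0$ at the vertices of $T'$ gives $\partial z'=-a_ee^+$. The coefficients of $\partial z'$ sum to $\sum_fa_f(1-1)=0$, a rearrangement that summability permits. So $a_e=0$. Thus a tree carries no nonzero summable 1-cycle at all, and every summable cycle bounds for a trivial reason.

The grid is the universal cover of a 2-complex with fundamental group $\mathbb Z^2$, which is not word hyperbolic. The 4-valent tree belongs to the free group of rank 2, which is. Does the statement "every summable 1-cycle bounds a summable 2-chain" hold exactly for the word hyperbolic groups? S. Weinberger has conjectured that it does, for finitely presented groups. These notes prove it.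

## Summable chains, slim triangles, and the two theorems

Let $G$ be a finitely presented group. Choose a finite connected 2-complex $P$ with $\pi_1(P)\cong G$, for instance the presentation complex of a finite presentation, and let $X$ be its universal cover. The group $G$ acts freely on $X$, permuting the cells with finitely many orbits, and $X$ is locally finite. Fix an orientation of every cell.

**Definition ($\ell_1$-homology in degree 1).** For $n=0,1,2$ let $C^{(1)}_n$ be the Banach space of chains $c=\sum_\sigma a_\sigma\sigma$ over the $n$-cells, with $a_\sigma\in\mathbb R$ and $|c|_1=\sum|a_\sigma|<\infty$. As there are finitely many orbits of cells, the numbers $|\partial\sigma|_1$ are bounded, and $\partial$ extends to bounded linear maps $C^{(1)}_n\to C^{(1)}_{n-1}$. Put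
$$Z^{(1)}_1=\ker\big(\partial:C_1^{(1)}\to C_0^{(1)}\big),\qquad B_1^{(1)}=\partial\big(C_2^{(1)}\big),\qquad H_1^{(1)}(G,\mathbb R)=Z_1^{(1)}/B_1^{(1)} .$$
We divide by the image itself, not by its closure.

This quotient does not depend on the choice of $P$; that is part of the setting, but we will not use it, since every argument below works in the given $X$. The first section shows $H^{(1)}_1(\mathbb Z^2,\mathbb R)\ne0$ and $H_1^{(1)}(F_2,\mathbb R)=0$.

**Conventions.** Let $Y=X^{(1)}$, a connected graph with edges of length $1$ and path metric $d$, and let $V$ be its vertex set. An oriented edge $e$ runs from $e^-$ to $e^+$. Paths are edge paths, and geodesics join vertices, unless stated otherwise. The distance from a vertex to a path is the distance to the set of vertices of the path. A closed path $\gamma$ of length $|\gamma|$ gives a 1-cycle $z_\gamma$ with $|z_\gamma|_1\le|\gamma|$.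

**Definition (slim).** A geodesic triangle consists of three vertices, not necessarily distinct, and three geodesics joining them. It is $\delta$-slim if every vertex of each side is at distance at most $\delta$ from the union of the other two sides.

In a tree all triangles are $0$-slim. In the grid, take corners $(0,0),(n,n),(n,n)$, one side through $(n,0)$, one through $(0,n)$, and a constant third side. The vertex $(n,0)$ has distance $2n-i\ge n$ from $(i,n)$ and $n+j\ge n$ from $(0,j)$. So it is at distance $n$ from the other sides.

A geodesic metric space is hyperbolic if for some $\delta$ every geodesic triangle, with arbitrary points as corners, is such that each side lies in the $\delta$-neighborhood of the other two. The group $G$ is word hyperbolic if its Cayley graph for a finite generating set is hyperbolic. Two textbook facts are used: hyperbolicity of geodesic spaces is invariant under quasi-isometry, and, by the Švarc–Milnor lemma, $G$ is quasi-isometric to $Y$, because it acts freely and cocompactly on this connected locally finite graph. So $G$ is hyperbolic if and only if $Y$ is.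

**Definition (the constant $A$).** Let
$$A=\sup_\tau\ \min_{x_0\in V}\ \sum_e\big|[\partial\tau:e]\big|\cdot\tfrac12\big(d(x_0,e^-)+d(x_0,e^+)\big),$$
where $\tau$ runs over the 2-cells and $[\partial\tau:e]$ is the coefficient of $e$ in $\partial\tau$.

Each sum is finite, $G$ acts by isometries and there are finitely many orbits of 2-cells, so $A<\infty$. If $\tau$ is attached along a closed path $p_0,p_1,\dots,p_n=p_0$, the choice $x_0=p_0$ bounds the sum by $\sum_{i<n}d(p_0,p_i)\le\sum_{i<n}\min(i,n-i)\le n^2/4$. So $A\le\rho^2/4$ if all attaching paths have length at most $\rho$. For the grid the sum is the sum of the distances from $x_0$ to the four corners of the square. This is $0+1+1+2=4$ if $x_0$ is a corner and larger otherwise, so $A=4$.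

**Definition (the filling function $\Phi$).** For $n\in\mathbb N$ let
$$\Phi(n)=\sup_{|\gamma|\le n}\ \inf\{|c|_1:\ c\in C_2^{(1)},\ \partial c=z_\gamma\},$$
where $\gamma$ runs over closed paths.

This is finite: $X$ is simply connected, so every $z_\gamma$ bounds a finite chain, and there are finitely many $G$-orbits of closed paths of length at most $n$. For a tree $\Phi=0$. For the grid, $\Phi(4n)\ge n^2$ by the first section. Also $\Phi(n)\le n^2/2$, as follows. Translate so that $\gamma$ starts at the origin; its vertices have height at most $n/2$ in absolute value. For each horizontal edge that $\gamma$ traverses at height $h$, take the column of $|h|$ squares between it and the axis, suitably signed. Subtracting the boundaries of these at most $n\cdot n/2$ squares from $z_\gamma$ leaves a finite cycle supported on the axis and the vertical lines. That graph is a tree, so the remaining cycle is $0$.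

**Theorem 1.** $G$ is word hyperbolic if and only if $H_1^{(1)}(G,\mathbb R)=0$. Quantitatively, if every closed path $\gamma$ in $X$ satisfies $z_\gamma=\partial c$ for some $c\in C_2^{(1)}$ with $|c|_1\le K|\gamma|$, then all geodesic triangles in $X^{(1)}$ with vertex corners are $30AK$-slim.

**Theorem 2.** For $G$ finitely presented and $X$ as above, the following are equivalent:

1. $G$ is hyperbolic;
2. $H_1^{(1)}(G,\mathbb R)=0$;
3. $B_1^{(1)}=\partial(C_2^{(1)})$ is closed in $C_1^{(1)}$;
4. $\Phi(n)\le Kn$ for some $K$ and all $n$;
5. $\Phi(n)=o(n^2)$ (if $A>0$, even $\limsup\Phi(n)/n^2<1/(900A)$ suffices);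
6. $\liminf_{n\to\infty}\Phi(n)/n^2=0$.

Hence there is a gap: either $\Phi(n)\le Kn$ for some $K$ and all $n$, or there is $\varepsilon>0$ with $\Phi(n)\ge\varepsilon n^2$ for all large $n$. Moreover the reduced group $Z_1^{(1)}/\overline{B_1^{(1)}}$ always vanishes.

The grid shows that the exponent $2$ in conditions 5 and 6 and in the gap is optimal: there $n^2\le\Phi(4n)\le8n^2$, and $\mathbb Z^2$ is not hyperbolic.

## Linear summable fillings, and why truncation stalls

Assume $H_1^{(1)}(G,\mathbb R)=0$. The space $Z_1^{(1)}$ is closed in the Banach space $C_1^{(1)}$, and $\partial:C_2^{(1)}\to Z_1^{(1)}$ is a bounded surjection of Banach spaces. By the open mapping theorem there is $K$ such that every $z\in Z_1^{(1)}$ equals $\partial c$ for some $c$ with $|c|_1\le K|z|_1$. For $z=z_\gamma$ this gives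
$$\Phi(n)\le Kn\qquad\text{for all }n. \tag{1}$$

This looks like a linear isoperimetric inequality, the classical characterization of hyperbolic groups. But the classical inequality concerns finite fillings, and ours may be infinite. The natural attempt is to truncate. Let $\partial c=z_\gamma$ with $|c|_1\le K|\gamma|$, and let $c_F$ be the restriction of $c$ to a large finite set $F$ of 2-cells. Then $r=z_\gamma-\partial c_F=\partial(c-c_F)$ is a finite cycle, and $|r|_1\le\|\partial\|\,|c-c_F|_1$ is as small as we like. It remains to fill $r$ by a finite chain of controlled size.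

Here the attempt stops. That $|r|_1$ is small says nothing about the size of a finite filling, because the loops that make up $r$ may be very long. In the grid, $r_n=n^{-3/2}z_{\gamma_n}$ has norm $4n^{-1/2}\to0$, while its only filling has norm $n^{1/2}\to\infty$. A linear bound for finite fillings would help, but that is what we are trying to prove. Condition (1) fills $r$ at small cost, but again by an infinite chain, so repeating the step never leads to a finite filling. A finite and an infinite filling of the same loop differ by a summable 2-cycle, so 2-cycles enter the discussion. Allcock and Gersten proved that $G$ is hyperbolic if and only if $H^{(1)}_1=0$ and $\bar H^{(1)}_2=0$. Theorem 1 shows that the second condition is redundant.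

So leave the filling alone and measure it. Suppose $\alpha$ is a 1-cochain with $|\alpha(\partial\tau)|\le A$ for every 2-cell $\tau$. If the discrete Stokes formula $\alpha(\partial c)=\sum_\tau c_\tau\alpha(\partial\tau)$ holds, then $|\alpha(z_\gamma)|\le A|c|_1$. In the grid, $\alpha=x\,dy$, meaning $\alpha(e)=x\cdot(\text{change of }y)$ on edges, has value $1$ on the boundary of every square and so detects area. It has two defects. It is unbounded, so it is not a continuous functional on $C_1^{(1)}$, and Stokes is justified only for finite $c$. And a general $X$ has no coordinates $x,y$. Both defects are repaired by replacing $x$ with a bump function $u$ of slope at most $1$ and $y$ with a distance function $v$. The cochain "$u\,dv$" is bounded by the height $D$ of the bump, and Stokes then holds for all summable chains. Its coboundary depends only on the slopes of $u$ and $v$, so it is bounded independently of $D$. Along a geodesic through the center of the bump, $v$ grows at unit speed while $u$ traces a triangle of height $D$ and base $2D$, whose area is $D^2$.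

## The cochain $u\,dv$ and the bound $D^2\le A\,|c|_1$

**Proposition 3.** Let $\gamma$ be a closed path that is the concatenation of a geodesic $[p,q]$ and a path $\eta$ from $q$ to $p$. Let $x$ be a vertex of $[p,q]$ and $D\ge0$ an integer with $d(x,\eta)\ge D$. Then every $c\in C_2^{(1)}$ with $\partial c=z_\gamma$ satisfies $D^2\le A|c|_1$. Consequently $D^2\le A\,\Phi(|\gamma|)$.

**Step 1: the cochain.** We want a bounded functional on $C_1^{(1)}$. On $V$ put
$$u(y)=\max(0,D-d(x,y)),\qquad v(y)=d(p,y).$$
Both functions are 1-Lipschitz, and $0\le u\le D$. Define
$$\alpha(e)=\tfrac12\big(u(e^-)+u(e^+)\big)\big(v(e^+)-v(e^-)\big).$$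
Reversing $e$ changes the sign of $\alpha(e)$, so $\alpha$ is a 1-cochain. Since $|\alpha(e)|\le D$, it extends to a bounded linear functional on $C_1^{(1)}$.

**Step 2: values on boundaries of 2-cells.** We show $|\alpha(\partial\tau)|\le A$ for each 2-cell $\tau$. Write $\partial\tau=\sum_ez_ee$ and let $x_0$ realize the minimum for $\tau$ in the definition of $A$. Since $\partial\partial\tau=0$, we have $\sum_ez_e(v(e^+)-v(e^-))=0$. So we may subtract the constant $u(x_0)$ from the first factor of $\alpha$:
$$\alpha(\partial\tau)=\sum_ez_e\Big(\tfrac12\big(u(e^-)+u(e^+)\big)-u(x_0)\Big)\big(v(e^+)-v(e^-)\big).$$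
As $u$ is 1-Lipschitz, the first bracket is at most $\tfrac12(d(x_0,e^-)+d(x_0,e^+))$ in absolute value. As $v$ is 1-Lipschitz, the second is at most $1$. Hence
$$|\alpha(\partial\tau)|\le\sum_e|z_e|\,\tfrac12\big(d(x_0,e^-)+d(x_0,e^+)\big)\le A .$$

**Step 3: Stokes for summable chains.** We pass from one cell to all of $c$. The map $c\mapsto\alpha(\partial c)$ is continuous on $C_2^{(1)}$, because $\partial$ and $\alpha$ are bounded. The map $c\mapsto\sum_\tau c_\tau\alpha(\partial\tau)$ is continuous by Step 2. They agree on finite chains, which are dense, so they agree everywhere, and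
$$|\alpha(\partial c)|\le A|c|_1\qquad\text{for all }c\in C_2^{(1)}. \tag{2}$$

**Step 4: value on $z_\gamma$.** We show $\alpha(z_\gamma)=D^2$. Let $p=g_0,g_1,\dots,g_m=q$ be the vertices of $[p,q]$, with $x=g_k$. The points $p$ and $q$ lie on $\eta$, so $D\le d(x,p)=k$ and $D\le d(x,q)=m-k$. As $[p,q]$ is a geodesic, $v(g_{j+1})-v(g_j)=1$ and $u(g_j)=\max(0,D-|j-k|)$; in particular $u(g_0)=u(g_m)=0$. So $[p,q]$ contributes
$$\sum_{j=0}^{m-1}\tfrac12\big(u(g_j)+u(g_{j+1})\big)=\sum_{j=0}^mu(g_j)=D+2\big((D-1)+(D-2)+\dots+1\big)=D^2$$
if $D\ge1$, and $0$ if $D=0$. All vertices of $\eta$ are at distance at least $D$ from $x$, so $u=0$ there and $\eta$ contributes $0$.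

**Step 5: conclusion.** If $\partial c=z_\gamma$, then Step 4 and (2) give $D^2=\alpha(z_\gamma)=\alpha(\partial c)\le A|c|_1$. Taking the infimum over $c$ gives $D^2\le A\,\Phi(|\gamma|)$. $\square$

As a check, in the grid let $\gamma$ run around $[0,n]^2$ with $p=(0,0)$, $q=(n,n)$, $x=(n,0)$, where $[p,q]$ passes through $x$ and $\eta$ returns through $(0,n)$. We computed $d(x,\eta)=n$, so we may take $D=n$. The proposition says $n^2\le4|c|_1$, and the actual filling has $|c|_1=n^2$.

## Cutting a fat triangle down to a loop of length $30s$

Apply Proposition 3 to a geodesic triangle of perimeter at most $N$, with $\eta$ formed by two sides. If some vertex of the third side is at distance $s$ from $\eta$, then (1) gives $s^2\le AKN$. This only says $s\le\sqrt{AKN}$. The perimeter can be enormous compared with $s$, and no bound on $s$ follows. We need a loop around the fat place whose length is comparable to $s$.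

**Definition (the function $\sigma$).** For $N\in\mathbb N$ let $\sigma(N)$ be the maximum of the distance from $x$ to the union of the other two sides, over all geodesic triangles of perimeter at most $N$ and all vertices $x$ on a side.

These distances are integers between $0$ and $N$, so the maximum is attained. In a tree $\sigma=0$; in the grid the triangle of perimeter $4n$ found above gives $\sigma(4n)\ge n$.

**Proposition 4.** If $s=\sigma(N)$, then $s^2\le A\,\Phi(30s)$.

If $s=0$ there is nothing to prove, so let $s\ge1$. Choose a triangle with sides $[a,b],[a,c],[b,c]$ of perimeter at most $N$ and a vertex $x\in[a,b]$ with $d(x,[a,c]\cup[b,c])=s$. We construct a closed path of length at most $30s$ made of a subsegment $[y,z]$ of $[a,b]$ containing $x$ and a path $\eta$ from $z$ to $y$ with $d(x,\eta)\ge s$. Proposition 3 with $D=s$ then gives $s^2\le A\,\Phi(30s)$. Every vertex of $[a,c]$ and $[b,c]$ is at distance at least $s$ from $x$, so $\eta$ may use pieces of these sides freely. The maximality of $s$ supplies short bridges between sides.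

**Step 1: leaving $[a,b]$ on both sides of $x$.** We choose points $y,z$ on $[a,b]$ near $x$ and bridges to the other two sides. If $d(a,x)\le2s$, put $y=y'=a$. Otherwise let $y$ be the vertex of $[a,b]$ between $a$ and $x$ with $d(y,x)=2s$, and let $y'$ be a vertex of $[a,c]\cup[b,c]$ with $d(y,y')\le s$, which exists because $s=\sigma(N)$. Define $z,z'$ in the same way, using $b$ in place of $a$. In all cases $y',z'\in[a,c]\cup[b,c]$, and $x\in[y,z]$.

Fix geodesics $[y,y']$ and $[z,z']$, of length at most $s$. Their vertices are at distance at least $s$ from $x$. Indeed, if $y=y'=a$, this holds because $a\in[a,c]$; otherwise a vertex of $[y,y']$ has distance at least $2s-s=s$ from $x$. The argument for $[z,z']$ is the same. We also record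
$$d(y,z)\le4s,\qquad d(x,y')\le3s,\qquad d(x,z')\le3s,\qquad d(y',z')\le6s .$$

**Step 2: $y'$ and $z'$ on a common side.** If both lie on $[a,c]$, or both on $[b,c]$, take $\eta=[z,z'][z',y'][y',y]$, with $[z',y']$ inside that side. The loop has length at most $4s+s+6s+s=12s$.

**Step 3: different sides, close to $c$.** From now on $y'\in S$ and $z'\in S'$, where $\{S,S'\}=\{[a,c],[b,c]\}$. Let $[y',c]\subset S$ and $[z',c]\subset S'$ be the subsegments. If $d(y',c)\le8s$, then $d(z',c)\le6s+8s=14s$, and we can go around through $c$: take $\eta=[z,z'][z',c][c,y'][y',y]$. The loop has length at most $4s+s+14s+8s+s=28s$.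

**Step 4: different sides, far from $c$.** Suppose $d(y',c)>8s$. Going to $c$ may be too long, so we look for a bridge from $S$ to $S'$ before $c$. Let $r\in[y',c]$ be the vertex with $d(y',r)=8s$, and consider the geodesic triangle with sides $[y',c]$, $[z',c]$ and some geodesic $[y',z']$. To apply the definition of $\sigma(N)$ we need its perimeter to be at most $N$. The part of $S$ beyond $y'$, away from $c$, then $[a,b]$, then the part of $S'$ beyond $z'$ form a path from $y'$ to $z'$. So $d(y',z')$ is at most the length of this path, and the new perimeter is at most the old one.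

Hence $r$ is within $s$ of $[y',z']\cup[z',c]$. It is not within $s$ of a vertex of $[y',z']$, since that would give $8s=d(y',r)\le6s+s=7s$. So there is a vertex $r'\in[z',c]$ with $d(r,r')\le s$. Then
$$d(z',r')\le d(z',y')+d(y',r)+d(r,r')\le6s+8s+s=15s .$$
Moreover $d(x,r)\ge d(y',r)-d(x,y')\ge8s-3s=5s$, so every vertex of a geodesic $[r',r]$ is at distance at least $4s\ge s$ from $x$. Take
$$\eta=[z,z'][z',r'][r',r][r,y'][y',y],\qquad [z',r']\subset S',\quad[r,y']\subset S .$$
The loop has length at most $4s+s+15s+s+8s+s=30s$. $\square$

## Vanishing implies hyperbolic

Propositions 3 and 4 control triangles with vertex corners, at their vertices. The next lemma connects this with the definition of hyperbolicity.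

**Lemma 5.** If $\sigma$ is bounded, then $G$ is hyperbolic.

**Step 1: hexagons.** Let $\sigma\le\delta$, so all geodesic triangles with vertex corners are $\delta$-slim. We need the same for hexagons. Consider a hexagon of geodesics with corners $p_1,q_1,q_2,r_2,r_3,p_3\in V$ in cyclic order. We claim that every vertex $t'$ of $[p_1,q_1]$ is within $4\delta$ of the union of the other five sides. Draw geodesics from $p_1$ to $q_2,r_2,r_3$. In the triangle $(p_1,q_1,q_2)$, $t'$ is within $\delta$ of $[q_1,q_2]$ or of a vertex of $[p_1,q_2]$. In the second case, the triangle $(p_1,q_2,r_2)$ shows that $t'$ is within $2\delta$ of $[q_2,r_2]$ or of a vertex of $[p_1,r_2]$. Continuing with $(p_1,r_2,r_3)$ and $(p_1,r_3,p_3)$ proves the claim.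

**Step 2: corners inside edges.** We show that every geodesic triangle of $Y$, with corners at arbitrary points $p,q,r\in Y$, is $(4\delta+3)$-slim. To each side, say $[p,q]$, we associate a geodesic $[p',q']$ between vertices. If $[p,q]$ contains a vertex, let $p',q'$ be its first and last vertices and $[p',q']$ the part between them. If it contains no vertex, it lies inside one open edge; let $p'=q'$ be an endpoint of this edge. In both cases $d(p,p')\le1$ and $d(q,q')\le1$, every point of $[p,q]$ is within $1$ of a vertex of $[p',q']$, and every vertex of $[p',q']$ is within $1$ of a point of $[p,q]$.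

Let $[p_1,q_1]$, $[q_2,r_2]$, $[r_3,p_3]$ be the geodesics associated with $[p,q]$, $[q,r]$, $[r,p]$. Join them by geodesics $[q_1,q_2]$, $[r_2,r_3]$, $[p_3,p_1]$, each of length at most $2$. Let $t\in[p,q]$. It is within $1$ of a vertex $t'$ of $[p_1,q_1]$, and by Step 1 $t'$ is within $4\delta$ of a vertex $t''$ of another side of the hexagon. If $t''\in[q_2,r_2]\cup[r_3,p_3]$, then $t''$ is within $1$ of $[q,r]\cup[r,p]$. If $t''$ lies on a short side, it is within $1$ of an end of that side, hence within $2$ of the corresponding corner $p$, $q$ or $r$, and each of these lies on $[q,r]\cup[r,p]$. So $t$ is within $1+4\delta+2$ of the other two sides. The same holds for the other sides by symmetry.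

**Step 3: from $Y$ to $G$.** Thus $Y$ is hyperbolic, and $G$, being quasi-isometric to $Y$, is hyperbolic. $\square$

**Proof of the quantitative statement of Theorem 1, and of "vanishing implies hyperbolic".** If every closed path $\gamma$ has a filling with $|c|_1\le K|\gamma|$, then $\Phi(n)\le Kn$ for all $n$. For $s=\sigma(N)$, Proposition 4 gives $s^2\le A\,\Phi(30s)\le30AKs$, so $\sigma(N)\le30AK$ for every $N$. That is, all geodesic triangles with vertex corners are $30AK$-slim. If $H_1^{(1)}(G,\mathbb R)=0$, the hypothesis holds by the open mapping theorem, see (1). So $\sigma$ is bounded, and $G$ is hyperbolic by Lemma 5. $\square$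

## Density of finite cycles and the converse

This direction is the known one; here is a complete proof. It needs a linear bound for filling finite cycles and a passage from finite to summable cycles.

**Lemma 6.** Finitely supported 1-cycles are dense in $Z_1^{(1)}$.

*Proof.* By Hahn–Banach, and because bounded functionals on $C_1^{(1)}$ are bounded 1-cochains, it suffices to show that a bounded 1-cochain $\alpha$ vanishing on all finite cycles vanishes on $Z_1^{(1)}$. As $Y$ is connected and $\alpha$ vanishes on closed paths, summing $\alpha$ along paths from a base vertex defines $f:V\to\mathbb R$ with $\alpha(e)=f(e^+)-f(e^-)$. The function $f$ may be unbounded, so we truncate it: put $f_n=\max(-n,\min(n,f))$. Let $z=\sum z_ee\in Z_1^{(1)}$. Since $f_n$ is bounded, it is a continuous functional on $C_0^{(1)}$, and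
$$\sum_ez_e\big(f_n(e^+)-f_n(e^-)\big)=f_n(\partial z)=0 ,$$
because the first equality holds for finite chains and both sides are continuous in the chain. Truncation is 1-Lipschitz, so $|f_n(e^+)-f_n(e^-)|\le|\alpha(e)|\le\|\alpha\|_\infty$, and for each $e$ these differences converge to $\alpha(e)$ as $n\to\infty$. Dominated convergence, with dominating sequence $\|\alpha\|_\infty|z_e|$, gives $\alpha(z)=\sum_ez_e\alpha(e)=0$. $\square$

**Lemma 7.** Every finitely supported real 1-cycle $z$ can be written as a finite sum $z=\sum a_iz_{\gamma_i}$ with $a_i>0$, simple closed paths $\gamma_i$, and $\sum a_i|\gamma_i|=|z|_1$.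

*Proof.* Induct on the size of the support; for $z=0$ take the empty sum. Orient the edges so that all nonzero coefficients are positive. Since $\partial z=0$, at every vertex the total incoming coefficient equals the total outgoing one. So from the head of any edge of the support another edge of the support starts. Following such edges we eventually revisit a vertex, and this yields a directed simple closed path $\gamma_1$ in the support. Let $a_1>0$ be the smallest coefficient on it. Then $z-a_1z_{\gamma_1}$ is a cycle with nonnegative coefficients and smaller support, and $|z|_1=a_1|\gamma_1|+|z-a_1z_{\gamma_1}|_1$. $\square$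

**Proof that hyperbolic implies $H_1^{(1)}(G,\mathbb R)=0$.** Let $G$ be hyperbolic. Then $Y$ is hyperbolic. A point on an edge path is within $\frac12$ of a vertex of that path, so there is an integer $\delta\ge0$ such that all geodesic triangles with vertex corners are $\delta$-slim in our sense.

**Step 1: long closed paths have shortcuts.** Put $h=2\delta+1$ and $L=2h$. We show that every closed path of length $n\ge L$ contains a subpath of length at most $L$ that is not geodesic. Let the path be $g_0,g_1,\dots,g_n$ with $g_0=g_n=o$, and suppose all subpaths of length at most $L$ are geodesic. Let $x=g_t$ be at maximal distance from $o$. If $t<h$, then $d(o,x)\le t<h$; but $g_0,\dots,g_{2h}$ is geodesic, so $d(o,g_{2h})=2h$, contradicting maximality. If $t>n-h$, the same argument applies to $g_{n-2h},\dots,g_n$. So $h\le t\le n-h$. Put $y=g_{t-h}$ and $z=g_{t+h}$. The subpath from $y$ to $z$ is geodesic, with $d(x,y)=d(x,z)=h$. Complete it to a geodesic triangle with corner $o$. By slimness, $x$ is within $\delta$ of a vertex $w$ of $[o,y]$ or of $[o,z]$, say of $[o,y]$. Then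
$$d(o,y)=d(o,w)+d(w,y)\ge\big(d(o,x)-\delta\big)+\big(h-\delta\big)=d(o,x)+1,$$
which contradicts maximality. The case $w\in[o,z]$ is the same with $z$ for $y$.

**Step 2: linear fillings of closed paths.** There are finitely many $G$-orbits of closed paths of length at most $2L$, and each such path bounds a finite 2-chain. So there is $F$ such that each of them bounds a finite 2-chain of norm at most $F$. We claim that every closed path $\gamma$ bounds a finite 2-chain of norm at most $F|\gamma|$, and we induct on $|\gamma|$. If $|\gamma|=0$, the cycle is $0$. If $1\le|\gamma|<L$, this holds by the choice of $F$. If $|\gamma|\ge L$, Step 1 gives a subpath $\beta$ with $|\beta|\le L$ that is not geodesic. Let $\beta'$ be a geodesic with the same endpoints, and let $\gamma'$ be $\gamma$ with $\beta$ replaced by $\beta'$. Then $|\gamma'|\le|\gamma|-1$, and $z_\gamma=z_{\gamma'}+z_\lambda$, where $\lambda$ is $\beta$ followed by the reverse of $\beta'$, a closed path of length at most $2L$. So $z_\gamma$ bounds a finite chain of norm at most $F(|\gamma|-1)+F=F|\gamma|$.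

**Step 3: finite cycles.** By Lemma 7 and Step 2, every finite real 1-cycle $z$ bounds a finite 2-chain of norm at most $\sum a_iF|\gamma_i|=F|z|_1$.

**Step 4: summable cycles.** Let $z\in Z_1^{(1)}$ be nonzero. Using Lemma 6 repeatedly, choose finite cycles $z_1,z_2,\dots$ such that $|z-z_1-\dots-z_i|_1\le2^{-i}|z|_1$ for all $i\ge1$; each remainder is again in $Z_1^{(1)}$, so the choice can continue. Then $z=\sum z_i$, and $|z_i|_1\le(2^{-(i-1)}+2^{-i})|z|_1=3\cdot2^{-i}|z|_1$. Fill $z_i$ by $c_i$ with $|c_i|_1\le F|z_i|_1$, using Step 3. The sum $c=\sum c_i$ converges in $C_2^{(1)}$, since $\sum|c_i|_1\le3F|z|_1$, and $\partial c=\sum\partial c_i=z$ by continuity. So $H_1^{(1)}(G,\mathbb R)=0$, and Theorem 1 is proved. $\square$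

## Closed image and the gap between linear and quadratic

We now prove Theorem 2. The equivalence $1\Leftrightarrow2$ is Theorem 1.

**Step 1: the reduced group vanishes, and $2\Leftrightarrow3$.** Since $X$ is simply connected, every $z_\gamma$ bounds a finite chain, and by Lemma 7 all finite real 1-cycles lie in $B_1^{(1)}$. By Lemma 6 they are dense in $Z_1^{(1)}$. As $B_1^{(1)}\subset Z_1^{(1)}$ and $Z_1^{(1)}$ is closed, $\overline{B_1^{(1)}}=Z_1^{(1)}$. So $Z_1^{(1)}/\overline{B_1^{(1)}}=0$ always, and $B_1^{(1)}$ is closed if and only if $B_1^{(1)}=Z_1^{(1)}$.

**Step 2: $2\Rightarrow4\Rightarrow5\Rightarrow6$.** The first implication is (1). The other two are immediate.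

**Step 3: $5\Rightarrow1$, and the weaker condition.** Here Propositions 3 and 4 suffice. If $A=0$, Proposition 4 gives $\sigma(N)=0$ for all $N$, and Lemma 5 applies. Let $A>0$ and $\limsup\Phi(n)/n^2<1/(900A)$; this holds in particular if $\Phi(n)=o(n^2)$. Choose $n_0\ge1$ with $\Phi(n)<n^2/(900A)$ for all $n\ge n_0$. If $s=\sigma(N)$ satisfied $30s\ge n_0$, Proposition 4 would give
$$s^2\le A\,\Phi(30s)<A\cdot\frac{900s^2}{900A}=s^2 ,$$
a contradiction. So $\sigma<n_0/30$ is bounded, and $G$ is hyperbolic by Lemma 5.

For $6\Rightarrow1$ this argument is not enough. Condition 6 gives information only at certain scales $n_k$, and $30\sigma(N)$ might, as far as Proposition 4 tells us, jump over all of them. At the scales $n_k$ we do know that triangles are thin compared with their size. The tool for this is the asymptotic cone.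

**Definition (asymptotic cone, $\mathbb R$-tree).** Let $d_k\to\infty$ be positive reals, $o\in V$, and $\omega$ a non-principal ultrafilter on $\mathbb N$. The asymptotic cone of $Y$ with these data is the set of sequences $(y_k)$ in $Y$ with $d(o,y_k)/d_k$ bounded, with distance $\lim_\omega d(y_k,y_k')/d_k$ and sequences at distance $0$ identified. An $\mathbb R$-tree is a geodesic space in which any two points are joined by a unique arc.

For the grid, $(y_k)\mapsto\lim_\omega y_k/d_k$ identifies the cone with $\mathbb R^2$ in the $\ell_1$ metric, which is not an $\mathbb R$-tree. For the line with vertex set $\mathbb Z$ the same formula identifies the cone with $\mathbb R$, which is one. The following textbook facts are used. Asymptotic cones of geodesic spaces are geodesic. A quasi-isometry induces a bi-Lipschitz homeomorphism of cones with the same scaling and corresponding base points. A geodesic space is an $\mathbb R$-tree if $(x|z)_w\ge\min\{(x|y)_w,(y|z)_w\}$ for all $w,x,y,z$, where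
$$(x|y)_w=\tfrac12\big(d(w,x)+d(w,y)-d(x,y)\big)$$
is the Gromov product. In a tree, $(x|y)_w$ is the distance from $w$ to $[x,y]$.

We also quote a theorem of M. Kapovich and B. Kleiner (appendix to Ol'shanskii–Osin–Sapir, *Lacunary hyperbolic groups*, Geom. Topol. 13 (2009)): *a finitely presented group one of whose asymptotic cones is an $\mathbb R$-tree is hyperbolic.*

**Lemma 8.** Let $w,x,y,z\in V$ be such that all geodesic triangles with corners $(w,x,z)$ and all those with corners $(x,y,z)$ are $\delta$-slim. Then
$$(x|z)_w\ge\min\{(x|y)_w,(y|z)_w\}-3\delta-1 .$$

*Proof.* First, $(p|q)_w\le d(w,[p,q])$ for every geodesic $[p,q]$: for a vertex $t$ on it, add $d(w,p)\le d(w,t)+d(t,p)$ and $d(w,q)\le d(w,t)+d(t,q)$ and subtract $d(p,q)=d(p,t)+d(t,q)$.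

Fix geodesics $[x,z],[w,x],[w,z]$. Let $m$ be the last vertex of $[x,z]$, going from $x$, that is within $\delta$ of $[w,x]$; such vertices exist, for example $x$. Then $m$ is within $\delta+1$ of $[w,z]$. Indeed, either $m=z$, or the next vertex is not within $\delta$ of $[w,x]$ and so is within $\delta$ of $[w,z]$. If $t\in[w,x]$ has $d(m,t)\le\delta$, then $d(w,x)=d(w,t)+d(t,x)\ge d(w,m)+d(m,x)-2\delta$. In the same way $d(w,z)\ge d(w,m)+d(m,z)-2\delta-2$. Adding and subtracting $d(x,z)=d(x,m)+d(m,z)$ gives $2(x|z)_w\ge2d(w,m)-4\delta-2$, that is,
$$d(w,m)\le(x|z)_w+2\delta+1 .$$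
Now use a triangle with corners $(x,y,z)$ and side $[x,z]$: the vertex $m$ is within $\delta$ of $[x,y]$ or of $[y,z]$. By the first remark,
$$\min\{(x|y)_w,(y|z)_w\}\le d(w,m)+\delta\le(x|z)_w+3\delta+1 .\qquad\square$$

**Step 4: the scales for $6\Rightarrow1$.** We choose a scaling $d_k$ small compared with $n_k$ but large compared with the slimness at perimeter $n_k$. Let $n_k\to\infty$ with $\Phi(n_k)/n_k^2\to0$, and put
$$\varepsilon_k=\max\big(\Phi(n_k)/n_k^2,\ 1/n_k\big)\to0,\qquad d_k=\varepsilon_k^{1/8}n_k .$$
Then $d_k\ge n_k^{7/8}\to\infty$ and $n_k/d_k=\varepsilon_k^{-1/8}\to\infty$. Let $x$ be a vertex on a side of a geodesic triangle of perimeter at most $n_k$, let $\eta$ be the path formed by the other two sides, and let $D=d(x,\eta)$. Proposition 3 gives $D^2\le A\,\Phi(n_k)$. So every such triangle is $\delta_k$-slim with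
$$\delta_k=\sqrt{A\,\Phi(n_k)}\le\sqrt A\,\varepsilon_k^{1/2}n_k=\sqrt A\,\varepsilon_k^{3/8}d_k=o(d_k).$$

**Step 5: the cone of $Y$ is an $\mathbb R$-tree.** Let $\mathcal C$ be the asymptotic cone of $Y$ with scaling $(d_k)$, a base vertex $o$ and any non-principal ultrafilter $\omega$. Since $d_k\to\infty$ and each point of $Y$ is within $\frac12$ of a vertex, four given points of $\mathcal C$ are represented by sequences of vertices $w_k,x_k,y_k,z_k$ within $Md_k$ of $o$, for some $M$. Triangles with corners among these have sides at most $2Md_k$, so perimeter at most $6Md_k\le n_k$ for large $k$, and are $\delta_k$-slim. Lemma 8 with $\delta=\delta_k$ gives, for large $k$,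
$$(x_k|z_k)_{w_k}\ge\min\{(x_k|y_k)_{w_k},(y_k|z_k)_{w_k}\}-3\delta_k-1 .$$
Divide by $d_k$ and take $\lim_\omega$. The error $(3\delta_k+1)/d_k$ tends to $0$, so $\mathcal C$ satisfies $(x|z)_w\ge\min\{(x|y)_w,(y|z)_w\}$ for all its points. As $\mathcal C$ is geodesic, it is an $\mathbb R$-tree.

**Step 6: the cone of $G$.** The quoted theorem concerns asymptotic cones of the group. The cone of a Cayley graph of $G$ with the same scaling and ultrafilter is a geodesic space, bi-Lipschitz equivalent to $\mathcal C$, because $G$ and $Y$ are quasi-isometric. It is homeomorphic to an $\mathbb R$-tree, so any two of its points are joined by a unique arc. Being geodesic, it is an $\mathbb R$-tree. By the theorem of Kapovich and Kleiner, $G$ is hyperbolic. This proves $6\Rightarrow1$, and with Steps 1–3 and Theorem 1 all six conditions are equivalent.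

**Step 7: the gap.** If $\liminf\Phi(n)/n^2>0$, there is $\varepsilon>0$ with $\Phi(n)\ge\varepsilon n^2$ for all large $n$. Otherwise condition 6 holds, hence condition 4, and $\Phi(n)\le Kn$ for some $K$ and all $n$. This dichotomy holds even though $\Phi$ allows infinite summable fillings. $\square$
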